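# Power series that are Mahler both in Zeckendorf numeration and in an integer base

## 1. The series $1/(1-x)$ read in two numeration systems

Take $e(x)=1/(1-x)=\sum_{N\ge0}x^N$ and sort the exponents by their last digit. In base $q$ every exponent is $N=qn+r$ with $0\le r<q$, so
$$e(z)=(1+z+\cdots+z^{q-1})\,e(z^q).$$

Now do the same in Zeckendorf numeration. Let $F_0=1$, $F_1=2$, $F_{i+2}=F_{i+1}+F_i$. Every integer $N\ge0$ is, in exactly one way, a sum $\sum_i b_iF_i$ with $b_i\in\{0,1\}$ and $b_ib_{i+1}=0$. The Fibonacci shift moves every digit one place: $\varphi\big(\sum b_iF_i\big)=\sum b_iF_{i+1}$, applied to the Zeckendorf expansion. By hand: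

| $N$ | 0 | 1 | 2 | 3 | 4 | 5 | 6 | 7 | 8 |
|---|---|---|---|---|---|---|---|---|---|
| expansion | $0$ | $F_0$ | $F_1$ | $F_2$ | $F_2+F_0$ | $F_3$ | $F_3+F_0$ | $F_3+F_1$ | $F_4$ |
| $\varphi(N)$ | 0 | 2 | 3 | 5 | 7 | 8 | 10 | 11 | 13 |

If the last digit $b_0$ of $N$ is $0$, then $N=\varphi(n)$ for exactly one $n$. If $b_0=1$, then $b_1=0$, and $N=\varphi^2(n)+1$ for exactly one $n$. For instance $4=\varphi^2(1)+1$ and $9=\varphi^2(3)+1$. So, with the $K$-linear operator $\Phi\big(\sum a_Nx^N\big)=\sum a_Nx^{\varphi(N)}$,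
$$e=\Phi(e)+x\,\Phi^2(e).$$
The operator $\Phi$ is linear but not multiplicative: $\Phi(x\cdot x)=x^3$, while $\Phi(x)^2=x^4$.

Both equations are of one type, and here are the definitions, over a field $K$.

**Definition 1.** A series $f\in K[[x]]$ is *Z-Mahler* if $A_0f+A_1\Phi(f)+\cdots+A_d\Phi^d(f)=0$ for some $d\ge1$ and polynomials $A_0,\dots,A_d\in K[x]$, not all zero. For an integer $q\ge2$, a series $F\in K[[z]]$ is *$q$-Mahler* if $P_0(z)F(z)+P_1(z)F(z^q)+\cdots+P_d(z)F(z^{q^d})=0$ for some $d\ge1$ and polynomials $P_0,\dots,P_d\in K[z]$, not all zero.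

Each class contains irrational series. Let $g=\sum_{i\ge0}x^{F_i}$. Then $g-\Phi(g)=x$ and $\Phi(g)-\Phi^2(g)=x^2$, hence $xg-(x+1)\Phi(g)+\Phi^2(g)=0$. In the same way $h=\sum_{j\ge0}z^{2^j}$ satisfies $h(z)-h(z^2)=z$ and $h(z^2)-h(z^4)=z^2$, hence $zh(z)-(z+1)h(z^2)+h(z^4)=0$. Neither is rational. The coefficients of a rational series eventually satisfy a linear recurrence, so a rational series that is not a polynomial cannot have arbitrarily long runs of zero coefficients.

So $g$ is Z-Mahler, $h$ is $2$-Mahler, both are irrational, and $1/(1-x)$ is everything at once but rational. Can an irrational series satisfy equations of both kinds? For two integer bases the answer is a theorem of Adamczewski et al. (2013): if $k,\ell\ge2$ are multiplicatively independent integers, a series that is both $k$-Mahler and $\ell$-Mahler is rational. The text "Z-Mahler Equations in Zeckendorf Numeration" (https://www.emergentmind.com/topics/z-mahler-equations), the source of the problem, says that an analogous rigidity is conjectured for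 Z-Mahler equations. The role of the second base is played by the golden ratio $\tau=\frac{1+\sqrt5}2$. Every integer $q\ge2$ is multiplicatively independent of $\tau$, because $\tau^j$ is irrational for every $j\ge1$ (see (Z2) below).

## 2. Three theorems and a local dimension condition

For a series $H$ we write $H(n)$ or $[H](n)$ for the coefficient of index $n$, with $H(n)=0$ for $n<0$. The following condition is what we extract from a Z-Mahler equation. It says that the windows of coefficients around the points $\varphi^k(n)$, of width comparable to $F_k\approx\tau^k$, span a space whose dimension is only linear in $k$.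

**Definition 2 (property (L)).** A series $f\in K[[x]]$ has property (L) if for every integer $\beta\ge1$ there are $C,n_0$ such that for all $k\ge0$ the vectors
$$X_n=X_n^{(k,\beta)}:=\big(f(\varphi^k(n)+s)\big)_{|s|\le\beta F_k},\qquad n\ge n_0,$$
span a space of dimension $\le C(k+1)$.

For $e=1/(1-x)$ all windows that stay inside $\mathbb N$ are the all-ones vector, so the dimension is at most $1$ (take $n_0=2\beta$; then $\varphi^k(n)\ge\beta F_k$ by (Z2) below). In Section 5 we see that $h=\sum x^{2^j}$ does not have (L).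

**Theorem A.** ($K$ any field.) If $f\in K[[x]]$ is Z-Mahler and $q$-Mahler for some integer $q\ge2$, then $f\in K(x)$.

**Theorem B.** ($K$ any field.) If $f$ is $q$-Mahler and has property (L), then $f\in K(x)$. In particular this holds if $f$ is $q$-Mahler and is a $K[x]$-linear combination of Z-Mahler series.

**Theorem C.** ($\operatorname{char}K=0$.) Let $q\ge2$. Then $f\in K[[x]]$ is both Z-Mahler and $q$-Mahler if and only if $f\in K(x)$ and every pole of $f$ in $\overline K$ is a root of unity. Moreover, a rational function in $K[[x]]$ is Z-Mahler if and only if all its poles are roots of unity.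

Thus the answer to the problem is yes. By Theorem C, $1/(1-2x)$ over $\mathbb Q$ is not Z-Mahler, although it is rational.

## 3. Zeckendorf arithmetic

Put $\sigma=-1/\tau$ and $u_{-1}=1$, $u_0=0$, $u_1=1$, $u_{j+1}=u_j+u_{j-1}$. Then $F_i=u_{i+2}$, and induction gives $\tau^{j-2}\le u_j\le\tau^{j-1}$ for $j\ge1$, $\;u_{j+1}-\tau u_j=\sigma^j$ and $\tau^j=u_j\tau+u_{j-1}$ for $j\ge0$. We write $\|x\|$ for the distance from $x$ to $\mathbb Z$. Intervals of integers are written as intervals, and $[u,v]$ has length $v-u$. For $n=\sum b_iF_i$ (Zeckendorf) put $y_n=\sum b_i\sigma^{i+2}$.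

**(Z1) The shift is almost multiplication by $\tau$.** We have $\varphi(n)=\tau n+y_n$, because $u_{i+3}=\tau u_{i+2}+\sigma^{i+2}$. Summing only positive or only negative terms and using $\sum_{j\ge1}\tau^{-2j}=\tau^{-1}$ and $\sum_{j\ge1}\tau^{-2j-1}=\tau^{-2}$, we get $-\tau^{-2}<y_n<\tau^{-1}$, an open interval of length $1$. Since $\varphi^k$ shifts digits, $y_{\varphi^k(n)}=\sigma^ky_n$. Finally $\varphi(n+1)-\varphi(n)=\tau+y_{n+1}-y_n$ is an integer in $(\tau-1,\tau+1)$, so it is $1$ or $2$, and $\varphi$ is strictly increasing.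

**(Z2) Iterates and gaps.** From $F_{i+2}=F_{i+1}+F_i$ we get $\varphi^2(n)=\varphi(n)+n$, hence $\varphi^i(n)=u_i\varphi(n)+u_{i-1}n$ for $i\ge0$. With (Z1),
$$\varphi^i(m)-\varphi^i(m')=\tau^i(m-m')+u_i(y_m-y_{m'}),\qquad|y_m-y_{m'}|<1 .$$
The gap $\varphi^k(n+1)-\varphi^k(n)$ is $u_k\cdot1+u_{k-1}=u_{k+1}$ or $2u_k+u_{k-1}=F_k$. As $u_{k+1}\ge\tau^{k-1}$ and $F_k=u_{k+1}+u_k\le2u_{k+1}$, all gaps are $\ge\tau^{k-1}$ and $\ge F_k/2$, and $nF_k/2\le\varphi^k(n)\le nF_k$. Also $\tau^j=u_j\tau+u_{j-1}$ is irrational for $j\ge1$.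

**(Z3) Cutting an expansion at position $k$.** An expansion that uses only positions $<k$ has value $<F_k$. This is clear for $k=0,1$. For $k\ge2$, if $b_{k-1}=0$ the value is $<F_{k-1}$. If $b_{k-1}=1$, then $b_{k-2}=0$ and the value is $<F_{k-1}+F_{k-2}=F_k$. Hence the order of the integers is the lexicographic order of expansions (highest digit first), and $s<F_k$ if and only if $s$ uses only positions $<k$.

For $t=\sum b_iF_i$ put $n=\sum_{i\ge k}b_iF_{i-k}$ and $s=\sum_{i<k}b_iF_i$. Then $t=\varphi^k(n)+s$, $0\le s<F_k$, and $\varphi^k(n)\le t<\varphi^k(n+1)$ by the lexicographic order. The intervals $[\varphi^k(n),\varphi^k(n+1))$ partition $\mathbb N$. So, conversely, if $\varphi^k(n)\le t<\varphi^k(n+1)$ and $s=t-\varphi^k(n)$, the expansion of $t$ is the concatenation of those of $\varphi^k(n)$ and $s$. Therefore $\varphi^i(t)=\varphi^{k+i}(n)+\varphi^i(s)$ for all $i\ge0$. The image of $\varphi^i$ consists of the integers whose digits in positions $<i$ vanish. So for $i\le k$ we have $t\in\operatorname{im}\varphi^i$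 iff $s\in\operatorname{im}\varphi^i$, and then $\varphi^{-i}(t)=\varphi^{k-i}(n)+\varphi^{-i}(s)$. We write $\mathrm{off}_k(t)=s$ and call it the offset. Example: $11=F_4+F_2$ and $k=3$ give $n=F_1=2$, $\varphi^3(2)=8$ and $\mathrm{off}_3(11)=3$.

**(Z4) Equal offsets force a Diophantine coincidence.** If $\mathrm{off}_k(t)=\mathrm{off}_k(t')$, then $\|\tau(t-t')\|\le\tau^{-k}$. Indeed, let $t=\varphi^k(\nu)+s$ and $t'=\varphi^k(\nu')+s$. By (Z1), $\tau\varphi^k(\nu)=\varphi^{k+1}(\nu)-\sigma^ky_\nu$, so $\tau(t-t')=\varphi^{k+1}(\nu)-\varphi^{k+1}(\nu')-\sigma^k(y_\nu-y_{\nu'})$.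

**(Z5) Contexts.** For $J_0\ge1$ and $n\ge J_0$ the *context* $\mathfrak c(n)=(\varphi(n+j)-\varphi(n))_{|j|\le J_0}$ takes finitely many values, by (Z1). By (Z2) it determines all differences $\varphi^l(n+j)-\varphi^l(n)=u_l(\varphi(n+j)-\varphi(n))+u_{l-1}j$ with $l\ge0$, $|j|\le J_0$.

## 4. Z-Mahler series have windows of small dimension

**Lemma 1.** Every Z-Mahler series has (L). The series with (L) form a $K[x]$-module.

**Step 1: the module property.** This step reduces $K[x]$-combinations to single series. The vector $X_n$ is linear in the series, so the span for $f+g$ lies in the sum of the spans for $f$ and $g$. Moreover $(x^jf)(\varphi^k(n)+s)=f(\varphi^k(n)+s-j)$, and $|s-j|\le(\beta+j)F_k$ for $|s|\le\beta F_k$. So the windows of $x^jf$ for $\beta$ are obtained from the windows of $f$ for $\beta+j$ by selecting coordinates.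

**Step 2: a recursion.** We turn the equation into a formula for $f(t)$ in terms of values a little to the left of $t$, and of values at much smaller arguments. Let $\sum_{i\le d}A_i\Phi^i(f)=0$, $A_i=\sum_{j=0}^Ja_{i,j}x^j$ with $J\ge1$, and $a_{i,j}=0$ for other $j$. Let $i_0$ be minimal with $A_{i_0}\ne0$, let $v=\operatorname{ord}A_{i_0}$, and normalize $a_{i_0,v}=1$. The coefficient of $x^N$ gives $\sum_{i\ge i_0}\sum_ma_{i,N-\varphi^i(m)}f(m)=0$. Take $N=\varphi^{i_0}(t)+v$.

For $i=i_0$, a nonzero coefficient has index $v+\varphi^{i_0}(t)-\varphi^{i_0}(m)\ge v$, so $m=t-l$ with $l\ge0$. The coefficient for $l=0$ is $1$. For index $i_0+i$ with $i\ge1$ write $\varphi^i(m)=t+l$, so that $\varphi^{i_0+i}(m)=\varphi^{i_0}(t+l)$. In both cases a nonzero coefficient has index in $[0,J]$, and $0\le v\le J$, so the two values of $\varphi^{i_0}$ differ by at most $J$. As $\varphi^{i_0}$ is strictly increasing and integer valued, $|l|\le J$. Hence for $t\ge J$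
$$f(t)=-\sum_{l=1}^{J}a_{i_0,\,v+\varphi^{i_0}(t)-\varphi^{i_0}(t-l)}f(t-l)-\sum_{i=1}^{d-i_0}\ \sum_{\substack{|l|\le J\\ t+l\in\operatorname{im}\varphi^i}}a_{i_0+i,\,v+\varphi^{i_0}(t)-\varphi^{i_0}(t+l)}\,f(\varphi^{-i}(t+l)).\tag{1}$$
For $e=\Phi(e)+x\Phi^2(e)$, formula (1) says $f(t)=f(\varphi^{-1}(t))$ if $t\in\operatorname{im}\varphi$, plus $f(\varphi^{-2}(t-1))$ if $t-1\in\operatorname{im}\varphi^2$, where a term whose condition fails is absent.

**Step 3: windows closed under the recursion.** We choose windows slightly larger than needed, so that (1) never leaves them. Put $\rho_k=B\tau^k+c_2$ with $B=\beta\tau$ and $c_2=2(J+1)$. Since $F_k\le\tau^{k+1}$, we have $\rho_k\ge\beta F_k$. Let $J_0>\tau(B+c_2+J)$ be an integer, $n\ge n_0:=J_0$, and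
$$W_k(n)=\varphi^k(n)+\big([-\rho_k,\rho_k]\cap\mathbb Z\big).$$
Since $J_0\tau^{k-1}>\tau^k(B+c_2+J)\ge\rho_k+J$, the gap bound in (Z2) shows that every integer $t'$ within $J$ of $W_k(n)$ satisfies $\varphi^k(n-J_0)\le t'<\varphi^k(n+J_0)$. In particular $t'\ge0$, so every $t\in W_k(n)$ is $\ge J$ and (1) applies to it.

Let $k\ge d$, and let $t\in W_k(n)$ not be among its $J$ leftmost points. Three things hold in (1).

(a) The values $f(t-l)$ are at points of $W_k(n)$ to the left of $t$.

(b) If $\varphi^i(m)=t+l$, then $m\in W_{k-i}(n)$. Indeed $|\varphi^i(m)-\varphi^i(\varphi^{k-i}(n))|\le\rho_k+J$, so by (Z2) and $u_i\le\tau^{i-1}$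
$$|m-\varphi^{k-i}(n)|\le\tau^{-i}(\rho_k+J)+\tau^{-1}\le B\tau^{k-i}+\tau^{-1}(c_2+J+1)\le\rho_{k-i}.$$
The last step is $J+1\le c_2(\tau-1)=c_2/\tau$, which holds since $c_2\ge\tau(J+1)$.

(c) The coefficients in (1), the conditions $t+l\in\operatorname{im}\varphi^i$, and the relative positions $\varphi^{-i}(t+l)-\varphi^{k-i}(n)$ depend only on $k$, $t-\varphi^k(n)$ and $\mathfrak c(n)$. To see this, let $t'$ be within $J$ of $W_k(n)$ and write $t'=\varphi^k(n+j)+s'$ with $\varphi^k(n+j)\le t'<\varphi^k(n+j+1)$, $-J_0\le j<J_0$. By (Z5) the differences $\varphi^k(n+j)-\varphi^k(n)$ are determined by $k$ and the context, so $j$ and $s'$ are determined by $k$, $t'-\varphi^k(n)$ and $\mathfrak c(n)$. By (Z3), $\varphi^{i_0}(t')=\varphi^{k+i_0}(n+j)+\varphi^{i_0}(s')$; moreover $t'\in\operatorname{im}\varphi^i$ iff $s'\in\operatorname{im}\varphi^i$, and then $\varphi^{-i}(t')=\varphi^{k-i}(n+j)+\varphi^{-i}(s')$. Apply (Z5) once more, with $l=k+i_0$ and $l=k-i$.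

**Step 4: counting free parameters.** We show that each level $k$ contributes only $J$ new parameters. Let $v_k(n)$ be the vector consisting of all $f|_{W_i(n)}$ with $0\le i<d$ (a fixed number $M_0$ of entries) and, for each $i$ with $d\le i\le k$, of the values of $f$ at the $J$ leftmost points of $W_i(n)$ (or at all points, if there are fewer than $J$).

*Claim.* For each $k$ and each context value $\mathfrak c$ there is a linear map $L_{k,\mathfrak c}$ with $f|_{W_k(n)}=L_{k,\mathfrak c(n)}v_k(n)$ for all $n\ge n_0$.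

For $k<d$ this is trivial. For $k\ge d$ assume it for smaller indices and go through the points $t$ of $W_k(n)$ from left to right. The $J$ leftmost values are entries of $v_k(n)$. For any other $t$, formula (1) together with (a), (b), (c) expresses $f(t)$ by earlier values on $W_k(n)$ and by entries of $f|_{W_{k-i}(n)}$, $1\le i\le d$, with coefficients and positions that depend only on $k$, $t-\varphi^k(n)$ and $\mathfrak c(n)$. By induction these entries are linear in $v_{k-i}(n)$, which is part of $v_k(n)$. This proves the claim.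

Now $v_k(n)$ has at most $M_0+J(k+1)$ entries, and $X_n^{(k,\beta)}$ is part of $f|_{W_k(n)}$. So the $X_n$ with a given context span at most $M_0+J(k+1)$ dimensions. The number of contexts is finite and does not depend on $k$. Summing over contexts gives (L). $\square$

So Theorem A and the second part of Theorem B follow from the first part of Theorem B.

## 5. The series $\sum x^{2^j}$, and the Subspace Theorem

Let us see on $h=\sum_{j\ge0}x^{2^j}$ how (L) can collide with $q$-Mahler structure. Suppose $h$ has (L), and take $C,n_0$ for $\beta=1$. Let $n_*=\max(n_0,7)$.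

If $n\ge n_*$, the window $\varphi^k(n)+[-F_k,F_k]$ contains at most one power of $2$. Indeed, two of them, $2^j<2^{j'}$, would differ by at least $2^j\ge\varphi^k(n)-F_k\ge(\frac n2-1)F_k>2F_k$. Now let $2^j\ge n_*F_k$, and let $\varphi^k(n)\le2^j<\varphi^k(n+1)$. Then $n\ge n_*$, since $\varphi^k(n_*)\le n_*F_k$. So $X_n$ is the unit vector at the coordinate $\mathrm{off}_k(2^j)$. Different offsets give linearly independent vectors, so (L) leaves at most $C(k+1)$ offsets. Among the $\lfloor C(k+1)\rfloor+1$ consecutive exponents starting with the least $j$ such that $2^j\ge n_*F_k$, two exponents $j<j'$ share their offset, and (Z4) gives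
$$\|\tau(2^{j'}-2^j)\|\le\tau^{-k},\qquad 2^j\ge F_k,\qquad j'\le C'k\tag{2}$$
for every $k\ge1$, with $C'$ independent of $k$.

Is (2) absurd? The first thing to try is that $\tau$ is badly approximable. For integers $X\ge1$ and $Y$, the number $(\tau X-Y)(\sigma X-Y)=Y^2-XY-X^2$ is a nonzero integer. If $|\tau X-Y|\le1$, then $|\sigma X-Y|\le\sqrt5X+1\le4X$. So $\|\tau X\|\ge1/(4X)$. But in (2) we have $X=2^{j'}-2^j\ge2^j\ge F_k\ge\tau^k$, and $1/(4X)\le\tau^{-k}/4$: the bound never contradicts (2). It ignores that $2^j$ and $2^{j'}$ are highly divisible by $2$. The tool that uses this is the following theorem, which we cite.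

**Subspace Theorem (Schmidt; $p$-adic form by Schlickewei).** Let $S$ be a finite set of places of $\mathbb Q$ containing $\infty$. For $v\in S$ let $L_{1,v},\dots,L_{N,v}$ be linearly independent linear forms in $N$ variables with algebraic coefficients. For $\varepsilon>0$ the $\mathbf x\in\mathbb Z^N\setminus0$ with $\prod_{v\in S}\prod_i|L_{i,v}(\mathbf x)|_v\le(\max|x_i|)^{-\varepsilon}$ lie in finitely many proper subspaces of $\mathbb Q^N$.

If one knows it only for primitive $\mathbf x$, it follows for all. Let $\mathbf x=g\mathbf x'$ with $\mathbf x'$ primitive, $g\in\mathbb Z_{\ge1}$. As $\prod_{v\in S}|g|_v\ge1$, the product for $\mathbf x'$ is at most that for $\mathbf x$, hence $\le(\max|x_i|)^{-\varepsilon}\le(\max|x_i'|)^{-\varepsilon}$, and $\mathbf x,\mathbf x'$ lie in the same subspaces. Below, $S$ consists of $\infty$ and the primes $\ell\mid q$. Note that $\prod_{\ell\mid q}|q|_\ell=1/q$, so an integer $Aq^g$ with $A\ge1$ satisfies $|Aq^g|\prod_{\ell\mid q}|Aq^g|_\ell\le A$.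

**Lemma 2.** Let $q\ge2$ be an integer, $D_0\ge0$ an integer, and $C,c>0$.

(a) There are only finitely many $m\ge1$ for which there is an integer $x$ with $1\le x\le q^{m/2}$ and $\|\tau q^{m+D_0}x\|\le Cq^{-m}$.

(b) There are only finitely many $m\ge1$ for which there are integers $A,g,h$ with $1\le A\le Cm^5$, $0\le h<g\le Cm$ and $\|\tau A(q^g-q^h)\|\le Ce^{-cm}$.

**Proof of (a).** Suppose there are infinitely many such $m$. Put $X_1=q^{m+D_0}x$ and let $X_2$ be the integer nearest to $\tau X_1$. Since $|X_1|\prod_{\ell\mid q}|X_1|_\ell\le x$,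
$$|X_1|\,|\tau X_1-X_2|\prod_{\ell\mid q}|X_1|_\ell|X_2|_\ell\le x\,Cq^{-m}\le Cq^{-m/2},\qquad\max(|X_1|,|X_2|)\le3X_1\le3q^{D_0+3m/2}.$$
For large $m$ the left side is therefore $\le\max(|X_1|,|X_2|)^{-1/5}$. Apply the Subspace Theorem with $N=2$ and the forms $X_1$, $\tau X_1-X_2$ at $\infty$ and $X_1,X_2$ at each $\ell\mid q$. For infinitely many $m$ the point lies on one fixed rational line, which is $X_2=\gamma X_1$ with $\gamma\in\mathbb Q$, because $X_1\ne0$. Then $|\tau-\gamma|\le|\tau-\gamma|X_1\le Cq^{-m}$ for infinitely many $m$, impossible since $\tau\notin\mathbb Q$.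

**Proof of (b).** Suppose there are infinitely many such $m$. Put $x_1=Aq^g$, $x_2=Aq^h$, and let $x_3$ be the integer nearest to $\tau(x_1-x_2)$. Then $\max|x_i|\le3x_1\le3Cm^5q^{Cm}\le e^{C''m}$ with a constant $C''>0$, and
$$|x_1||x_2||\tau x_1-\tau x_2-x_3|\prod_{\ell\mid q}|x_1|_\ell|x_2|_\ell|x_3|_\ell\le A^2Ce^{-cm}\le e^{-cm/2}\le(\max|x_i|)^{-c/(2C'')}$$
for large $m$. Apply the Subspace Theorem with $N=3$ and the forms $x_1,x_2,\tau x_1-\tau x_2-x_3$ at $\infty$ and $x_1,x_2,x_3$ at each $\ell\mid q$. For infinitely many $m$ we have $\alpha_1x_1+\alpha_2x_2+\alpha_3x_3=0$ with a fixed $(\alpha_1,\alpha_2,\alpha_3)\in\mathbb Q^3\setminus0$. Keep only these $m$, and write $x_1=\theta_mx_2$, where $\theta_m=q^{g-h}\ge2$ is an integer. Note $x_2\ge1$.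

*Case $\alpha_3\ne0$.* Then $x_3=\beta_1x_1+\beta_2x_2$ with fixed $\beta_1,\beta_2\in\mathbb Q$. Dividing $|\tau x_1-\tau x_2-x_3|\le Ce^{-cm}$ by $x_2$ gives $\theta_m(\tau-\beta_1)-(\tau+\beta_2)\to0$. As $\tau\ne\beta_1$, the integers $\theta_m$ converge, so they are eventually a constant $\theta\ge2$. Then $(\theta-1)\tau=\theta\beta_1+\beta_2\in\mathbb Q$, a contradiction.

*Case $\alpha_3=0$.* Then $\alpha_1\theta_m+\alpha_2=0$ with $\alpha_1\ne0$ (otherwise $\alpha_2=0$ too), so $\theta_m=\theta\ge2$ is constant, and $|(\theta-1)\tau x_2-x_3|\le Ce^{-cm}$. Now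
$$|x_2|\,|(\theta-1)\tau x_2-x_3|\prod_{\ell\mid q}|x_2|_\ell|x_3|_\ell\le A\,Ce^{-cm}\le\max(|x_2|,|x_3|)^{-\varepsilon}$$
for some fixed $\varepsilon>0$ and all large $m$. By the Subspace Theorem with $N=2$, and since $x_2\ne0$, for infinitely many $m$ we have $x_3=\gamma x_2$ with a fixed $\gamma\in\mathbb Q$. Then $|(\theta-1)\tau-\gamma|\le|(\theta-1)\tau-\gamma|x_2\le Ce^{-cm}$ for infinitely many $m$, impossible since $\tau\notin\mathbb Q$. $\square$

With $q=2$, $A=1$, $m=k$, $c=\log\tau$, part (b) contradicts (2). So $h$ does not have (L), and it is not Z-Mahler.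

Two features of $h$ made this easy. Its windows were unit vectors, so that (L) could be read as a bound for the number of offsets. And the nonzero coefficients sat exactly at a geometric progression, the shape that Lemma 2(b) needs. A general $q$-Mahler series has neither feature. We replace the first by an elimination argument (Section 7) and the second by a greedy chain (Section 9).

## 6. The $q$-Mahler side: a finite-dimensional space with digit operators

**From here through Section 10**, $f$ is $q$-Mahler and has (L). In (L) we may enlarge $n_0$ so that $n_0\ge2\beta$; then $\varphi^k(n)\ge\beta F_k$ for $n\ge n_0$, by (Z2). Let $\Lambda_r(\sum a_nz^n)=\sum a_{qn+r}z^n$ for $0\le r<q$. Then $\Lambda_r(A(z)B(z^q))=\Lambda_r(A)B$.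

**Step 1: normalizing the equation.** The purpose is an equation whose leading coefficient has constant term $1$. Let $\sum P_if(z^{q^i})=0$. If $P_0=0$, let $i_0$ be minimal with $P_{i_0}\ne0$ and apply some $\Lambda_r$ with $\Lambda_rP_{i_0}\ne0$. As $\Lambda_r\big(P_if(z^{q^i})\big)=\Lambda_r(P_i)f(z^{q^{i-1}})$ for $i\ge1$, this lowers all indices by one and keeps the coefficient at $i_0-1$ nonzero. Repeating, and allowing zero coefficients for $i\ge1$, we may assume $P_0\ne0$ and $d\ge1$.

Let $\nu=\operatorname{ord}P_0$, choose $\kappa\ge1$ with $\kappa(q-1)\ge\nu$, and write $f=p_*+z^\kappa\tilde f$ with $\deg p_*<\kappa$. Then $\sum P_iz^{\kappa q^i}\tilde f(z^{q^i})=-\sum P_ip_*(z^{q^i})$. Every term on the left is divisible by $z^{\nu+\kappa}$ (for $i\ge1$ because $\kappa q^i\ge\kappa q\ge\kappa+\nu$), hence so is the right side. Dividing by a scalar times $z^{\nu+\kappa}$,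
$$P(z)\tilde f(z)=\sum_{i=1}^dB_i(z)\tilde f(z^{q^i})+B_0(z),\qquad P,B_i\in K[z],\quad P(0)=1 .\tag{3}$$
From here on $P=\sum_{j\le p}P_jz^j$ with $p=\deg P$, so the $P_j$ are scalars and $P_0=1$. For $h$ and $q=2$ we have $\nu=\kappa=1$, $\tilde f=\sum z^{2^j-1}$, and (3) reads $\tilde f=(1+z)\tilde f(z^2)-z^2\tilde f(z^4)$, with $P=1$.

**Step 2: operators that read digits.** We want to compute coefficients at $q^mn+s$ from coefficients at $n$. Put
$$Q_m=\prod_{l<m}P(z^{q^l}),\quad\deg Q_m\le pq^m,\quad Q_m(0)=1;\qquad\lambda_r(H)=\Lambda_r(PH).$$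
For $s=\sum_{l<m}r_lq^l$ with $0\le r_l<q$ put $\lambda^{(m)}_s=\lambda_{r_{m-1}}\cdots\lambda_{r_0}$. Then
$$[Q_mH](q^mn+s)=[\lambda^{(m)}_sH](n)\qquad(n\ge0,\ 0\le s<q^m).\tag{4}$$
Indeed $Q_m=P\cdot Q_{m-1}(z^q)$, so $\Lambda_{r_0}(Q_mH)=Q_{m-1}\,\lambda_{r_0}H$. Write $s=r_0+qs'$. The left side of (4) is $[Q_{m-1}\lambda_{r_0}H](q^{m-1}n+s')$, and induction on $m$ finishes.

In the example above $\lambda_r=\Lambda_r$, and $\lambda_0\tilde f=1$, $\lambda_1\tilde f=\tilde f$.

**Step 3: a finite-dimensional stable space.** We show that all $\lambda^{(m)}_s\tilde f$ stay in one space independent of $m$. Let $e_{i,j}=z^j\tilde f(z^{q^i})/Q_i$ and $\mathcal H_J=\operatorname{span}\{e_{i,j},z^j:0\le i<d,\ 0\le j\le J\}$. For $i\ge1$ we have $P/Q_i=1/Q_{i-1}(z^q)$, so $\lambda_re_{i,j}=\Lambda_r(z^j)\,e_{i-1,0}$. By (3), and writing $\tilde f(z^{q^i})=Q_{i-1}(z^q)\,e_{i-1,0}(z^q)$,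
$$\lambda_re_{0,j}=\sum_{i=1}^d\Lambda_r\big(z^jB_iQ_{i-1}(z^q)\big)e_{i-1,0}+\Lambda_r(z^jB_0),\qquad\lambda_rz^j=\Lambda_r(z^jP).$$
If $c_0$ bounds the degrees of $P$, $B_0$ and all $B_iQ_{i-1}(z^q)$, $1\le i\le d$, then $\mathcal H_J$ is stable under all $\lambda_r$ for every $J\ge c_0$, since $(J+c_0)/q\le J$.

Put $\mathcal H=\mathcal H_{c_0}\ni\tilde f$, $\mathcal H^+=\mathcal H_{c_0+2}\supset\mathcal H+z\mathcal H+z^2\mathcal H$ and $D_0=\dim\mathcal H^+$. Let $\mathcal H^+_{pol}$ be the space of polynomials in $\mathcal H^+$. It is $\lambda_r$-stable, and its elements have degrees $<n_1$ for some $n_1$. Let $V=\mathcal H^+/\mathcal H^+_{pol}$ and $D=\dim V$. If $D=0$, then $\tilde f$ is a polynomial and $f$ is rational. So let $D\ge1$. For $n\ge n_1$ the evaluation $\mathrm{ev}_n:H\mapsto H(n)$ lies in $V^*$. For every $N\ge n_1$ the set $\{\mathrm{ev}_n:n\ge N\}$ spans $V^*$, since a series killed by all of them is a polynomial, that is, $0$ in $V$.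

**Step 4: long windows of $G=Q_m\tilde f$.** We need windows longer than $a=q^m$, and this is why $\mathcal H^+$ was introduced. For $s=ja+s_0$ ($j\in\{0,1,2\}$, $0\le s_0<a$) put $w_s=z^{2-j}\lambda^{(m)}_{s_0}\tilde f\in\mathcal H^+$, with image $\bar w_s\in V$. Put $\bar w_s=0$ for $s\notin[0,3a)$. By (4), $G(a(n-2)+s)=[\lambda^{(m)}_{s_0}\tilde f](n-2+j)$, so
$$G(a(n-2)+s)=[w_s](n)\qquad(n\ge2,\ 0\le s<3a).\tag{5}$$

## 7. Elimination: rationality, or few offsets on the support of one series

Constants $N_i,C_i$ below do not depend on $m$, and $m$ is always large, meaning larger than a bound depending only on such constants.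

**Step 1: matching the two scales.** We compare windows of length about $q^m$ with windows of length about $F_k$. Let $k=k(m)$ be minimal with $F_k\ge a=q^m$. Then $a\le F_k\le2F_{k-1}<2a$, $k+1\le C_1m$, and $\tau^{-k}\le\tau/F_k\le\tau q^{-m}$. Apply (L) with $\beta=p+4+\kappa$: the $X_\nu$ with $\nu\ge n_0$ span a space of dimension $\le r:=C(k+1)$. For $n\ge2$ write
$$a(n-2)=\varphi^k(\nu_n)+\sigma_n,\qquad\sigma_n=\mathrm{off}_k(a(n-2)).$$
If $\nu_n<n_0$, then $a(n-2)<\varphi^k(n_0)\le n_0F_k\le2n_0a$. So $\nu_n\ge n_0$ for $n\ge N_1:=\max(n_1,2n_0+2)$.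

**Proposition 3.** If $f\notin K(x)$, there is $C_2$ such that for every large $m$ there is a non-polynomial $H^{(m)}\in\mathcal H^+$ for which $\mathrm{off}_{k(m)}(q^m(n-2))$ takes at most $C_2m$ values on $T^{(m)}:=\{n\ge N_1:H^{(m)}(n)\ne0\}$.

**Step 2: every linear dependency of windows yields a recurrence for $\bar w$.** Let $\ell=\lfloor a/(2D)\rfloor$, so $\ell\ge a/(4D)$ for large $m$. Partition $[0,F_k)$ into at most $8D$ intervals $O=[o,o+\ell')$ with $\ell'\le\ell$; this is possible since $F_k<2a\le8D\ell$. The reason for cutting is that the recurrences will then have degree $<\ell$, so that a $D\times D$ determinant of them has degree less than $a$. Let $S_O=\{n\ge N_1:\sigma_n\in O\}$ and $\delta_n=\sigma_n-o\in[0,\ell)$. Let $c=(c_n)_{n\in S_O}$ be finitely supported with $\sum c_nX_{\nu_n}=0$. We claim that for $\ell\le s<3a$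
$$\sum_nc_n\,\mathrm{ev}_n(\bar w_{s-\delta_n})=\sum_nc_nG(\varphi^k(\nu_n)+o+s)=0.\tag{6}$$
The first equality is (5), because $0<s-\delta_n<3a$ and $a(n-2)-\delta_n=\varphi^k(\nu_n)+o$. For the second, write $Q_m=\sum_{h\le pa}Q_{m,h}z^h$. Then, with $\nu=\nu_n$,
$$G(\varphi^k(\nu)+o+s)=\sum_{h\le pa}Q_{m,h}\,f(\varphi^k(\nu)+o+s-h+\kappa).$$
Here $\varphi^k(\nu)+o+s-h\ge\beta F_k-pa\ge0$, so $\tilde f(\cdot)=f(\cdot+\kappa)$ applies. Also $-pa\le o+s-h+\kappa\le F_k+3a+\kappa$ lies in $[-\beta F_k,\beta F_k]$, as $a\le F_k$ and $\beta=p+4+\kappa$. So this is a linear functional of $X_\nu$ that does not depend on $n$, and it kills $\sum c_nX_{\nu_n}=0$.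

Let $Y$ act on sequences indexed by $\mathbb Z$ by $(Y\bar w)_s=\bar w_{s-1}$, and let
$$\rho_c=\sum_nc_nY^{\delta_n}\mathrm{ev}_n\in V^*\otimes K[Y],$$
of degree $<\ell$ in $Y$. Then (6) says $(\rho_c\bar w)_s=0$ for $\ell\le s<3a$.

**Step 3: the direct attempt, full rank.** The natural plan is to eliminate: with $D$ independent recurrences for the $D$-dimensional sequence $\bar w$ one gets a scalar recurrence for $G$. Suppose the $\rho_c$ (all $c$, all $O$) have $K(Y)$-rank $D$. In a basis of $V$ let $M$ be the $D\times D$ matrix of $D$ independent rows $\rho_c$, and $\Delta=\det M=\sum_j\Delta_jY^j\ne0$. Then $\deg\Delta\le D\ell\le a/2$. The entries of $\operatorname{adj}(M)$ have degree $\le(D-1)\ell$, so $\operatorname{adj}(M)M=\Delta\cdot I$ gives $\sum_j\Delta_j\bar w_{s-j}=0$ in $V$ for $D\ell\le s<3a$, in particular for $a\le s<2a$. There all $s-j$ lie in $[0,3a)$. Applying $\mathrm{ev}_n$ for $n\ge N_1$ and (5), we get $\sum_j\Delta_jG(a(n-2)+s-j)=0$. As $n\ge N_1$ and $a\le s<2a$ vary, $a(n-2)+s$ runs over all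 integers $t\ge a(N_1-1)$. So $\Delta(z)G(z)$ is a polynomial, and $G$, $\tilde f=G/Q_m$ and $f$ are rational, contrary to assumption.

The attempt stops exactly here: nothing forces the rank to be $D$. But the failure itself carries information.

**Step 4: deficient rank bounds the number of offsets.** Since $f\notin K(x)$, Step 3 shows that the rank is less than $D$. So there is a nonzero $g=\sum_{e\ge e_0}g_eY^e\in V\otimes K[Y]$ with $v:=g_{e_0}\ne0$ and $\rho_c\cdot g=0$ for all $c$ and $O$. Put $g_e=0$ for $e<e_0$ and for $e$ larger than the degree. Fix $O$. The coefficient of $Y^e$ in $\rho_c\cdot g=0$ is $\sum_nc_n\,\mathrm{ev}_n(g_{e-\delta_n})=0$, for every dependency $c$ of the family $(X_{\nu_n})_{n\in S_O}$. So the function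
$$\Psi_e(n)=\mathrm{ev}_n(g_{e-\delta_n})\qquad(n\in S_O)$$
satisfies every linear relation that the vectors $X_{\nu_n}$ satisfy. Hence it has the form $n\mapsto\ell_e(X_{\nu_n})$ with $\ell_e$ linear on the span of the $X_{\nu_n}$, and the $\Psi_e$ ($e\in\mathbb Z$) span a space of dimension $\le r$.

Let $n^{(1)},\dots,n^{(R)}\in S_O$ have $\delta_{n^{(1)}}<\cdots<\delta_{n^{(R)}}$ and $\mathrm{ev}_{n^{(i)}}(v)\ne0$. The matrix
$$\Big(\Psi_{e_0+\delta_{n^{(i)}}}(n^{(j)})\Big)_{i,j}=\Big(\mathrm{ev}_{n^{(j)}}\big(g_{e_0+\delta_{n^{(i)}}-\delta_{n^{(j)}}}\big)\Big)_{i,j}$$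
has entries $0$ for $j>i$ and diagonal entries $\mathrm{ev}_{n^{(i)}}(v)\ne0$. So it has rank $R$, and $R\le r$. Summing over the at most $8D$ intervals $O$, we see that $\sigma_n$ takes at most $8Dr\le C_2m$ values on $\{n\ge N_1:\mathrm{ev}_n(v)\ne0\}$. Let $H^{(m)}\in\mathcal H^+$ be a lift of $v$. It is not a polynomial, since $v\ne0$. $\square$

**Assume from now on, until the end of Section 10, that $f\notin K(x)$.** We derive a contradiction. Color $n\in T^{(m)}$ by $\mathrm{off}_k(q^m(n-2))$. By (Z4), equal colors imply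
$$\|\tau q^m(n-n')\|\le\tau^{-k}\le\tau q^{-m}.\tag{7}$$

## 8. A surjective space $\bar{\mathcal S}$ and the sparse set $T$

The support of the single series $H=H^{(m)}$ has few colors, but $H$ is not an eigenvector of anything. We pass to a space on which the $\lambda_r$ act, without losing the coloring. Fix $m$.

**Step 1: construction of $\bar{\mathcal S}$.** We want a $\lambda$-stable space generated by $H$ in boundedly many steps, and inside it a part on which the $\lambda_r$ are jointly surjective. Let $\mathcal S$ be the smallest $\lambda$-stable subspace of $\mathcal H^+$ containing $H$. Let $E_l$ be the span of all $\lambda_s^{(l')}H$ with $l'\le l$. Then $E_{l+1}=E_l+\sum_r\lambda_rE_l$, so once $E_{l+1}=E_l$ the chain is constant and $\lambda$-stable. As $\dim E_0=1$ and $\dim\mathcal H^+=D_0$, we get $\mathcal S=E_{D_0-1}$: the space $\mathcal S$ is spanned by the $\lambda^{(l)}_sH$ with $l<D_0$.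

Put $\mathcal S_0=\mathcal S$ and $\mathcal S_{l+1}=\sum_r\lambda_r\mathcal S_l$. Then $\mathcal S_1\subseteq\mathcal S_0$, inductively $\mathcal S_{l+1}\subseteq\mathcal S_l$, and once two consecutive terms agree the chain is constant. So $\mathcal S'=\mathcal S_{D_0}$ satisfies $\sum_r\lambda_r\mathcal S'=\mathcal S'$. Let $\bar{\mathcal S}=\mathcal S'/(\mathcal S'\cap\mathcal H^+_{pol})\subseteq V$. The $\lambda_r$ act on it and
$$\sum_r\lambda_r\bar{\mathcal S}=\bar{\mathcal S}.$$

**Step 2: the set $T$ and its recurrence.** For $n\ge n_1$ let $U(n)\in\bar{\mathcal S}^*$ be evaluation at $n$. Put $N_2=n_1+N_1+(p+1)q^{D_0}$ and $T=\{n\ge N_2:U(n)\ne0\}$. Formula (4) with $m=1$, that is $[PH'](qn+r)=[\lambda_rH'](n)$ for $H'\in\mathcal S'$, gives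
$$\sum_{j=0}^pP_jU(qn+r-j)=\lambda_r^*U(n)\qquad(n\ge N_2,\ 0\le r<q).\tag{8}$$
All indices here are $\ge2N_2-p\ge n_1$.

**Step 3: $T$ inherits few colors.** Let $n\in T$. Since $\mathcal S'\subseteq\mathcal S$, some $[\lambda_s^{(l)}H](n)\ne0$ with $l<D_0$. By (4), $[Q_lH](q^ln+s)\ne0$, so $H(q^ln+x)\ne0$ for some $x=s-h$ with $0\le h\le pq^l$. Thus $|x|\le(p+1)q^{D_0}$ and $q^ln+x\ge N_2-pq^{D_0}\ge N_1$, so $q^ln+x\in T^{(m)}$. Color $n$ by one such pair $(l,x)$ together with the color of $q^ln+x$. There are boundedly many pairs $(l,x)$. If $n,n'\in T$ have equal color, then (7) gives $\|\tau q^{m+l}(n-n')\|\le\tau q^{-m}$, and we multiply by $q^{D_0-l}$. For $T^{(m)}$ itself we multiply (7) by $q^{D_0}$. So there are constants $C_3,C_4$ such that $T$ and $T^{(m)}$ are each colored with at most $C_3m$ colors, and in each of them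
$$n,n'\text{ of equal color}\ \Longrightarrow\ \|\tau q^{m+D_0}(n-n')\|\le C_4q^{-m}.\tag{9}$$

**Lemma 4 (sparsity).** For $m$ large, every interval of length $\le q^{m/2}$ contains at most $C_3m$ elements of $T$, and at most $C_3m$ elements of $T^{(m)}$.

*Proof.* Otherwise, for infinitely many $m$, two distinct elements of such an interval have equal color. Their difference $x$, taken positive, satisfies $1\le x\le q^{m/2}$ and, by (9), $\|\tau q^{m+D_0}x\|\le C_4q^{-m}$. This contradicts Lemma 2(a). $\square$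

**Lemma 5.** $\bar{\mathcal S}\ne0$ for $m$ large.

*Proof.* Otherwise all $\lambda_s^{(D_0)}H\in\mathcal S'$ are polynomials in $\mathcal H^+_{pol}$, of degree $<n_1$. By (4), $Q_{D_0}H=\sum_sz^s\big(\lambda_s^{(D_0)}H\big)(z^{q^{D_0}})$ is a polynomial of degree $<q^{D_0}n_1$. Let $p_0=\deg Q_{D_0}$. Then $p_0\ge1$, as otherwise $Q_{D_0}=1$ and $H$ is a polynomial. For $N\ge q^{D_0}n_1$ the recurrence $\sum_{h\le p_0}[Q_{D_0}](h)H(N-h)=0$ holds, with $[Q_{D_0}](0)=1$. If $H$ vanished at $p_0$ consecutive indices $\ge q^{D_0}n_1$, it would vanish from there on and be a polynomial. So any $p_0$ consecutive integers $\ge N_1+q^{D_0}n_1$ contain an element of $T^{(m)}$. Hence some interval of length $\le q^{m/2}$ contains at least $\lfloor q^{m/2}/p_0\rfloor>C_3m$ elements of $T^{(m)}$, contradicting Lemma 4. $\square$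

## 9. A geometric chain in $T$

The aim of this section is a sequence $t_{j+1}=qt_j+e_j$ in $T$ with digits $e_j$ that are eventually periodic, starting at a point of size polynomial in $m$.

**Step 1: $T$ contains a point of size about $m^5$.** Since $\sum_r\lambda_r\bar{\mathcal S}=\bar{\mathcal S}$, for every $0\ne\omega\in\bar{\mathcal S}^*$ some $\lambda_r^*\omega$ is nonzero; otherwise $\omega$ would vanish on $\sum_r\lambda_r\bar{\mathcal S}$. So if $n\in T$ and $n\ge N_3:=N_2+2p+2$, then (8) with such an $r$ for $\omega=U(n)$ shows that $U$ is nonzero at some $n^+=qn+r-j$ with $0\le j\le p$. Thus $n^+\in T$ and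
$$n<qn-p\le n^+\le qn+q-1 .$$
Choose $N_4$, independent of $m$, such that $\{\mathrm{ev}_n:N_3\le n\le N_4\}$ spans $V^*$. The restrictions of these evaluations to $\bar{\mathcal S}\subseteq V$ span $\bar{\mathcal S}^*$, which is nonzero by Lemma 5, so $T\cap[N_3,N_4]\ne\emptyset$. Start there and iterate $n\mapsto n^+$ until the value is $\ge m^5$. This gives $t\in T$ with $m^5\le t\le qm^5+q$.

**Step 2: a point of $T$ with a gap to its left.** Put $\Gamma=m^2$.

**Lemma 6.** There is $t_0\in T$ with $t-m^4\le t_0\le t$ and $[t_0-\Gamma,t_0)\cap T=\emptyset$. For large $m$ also $t_0-\Gamma\ge N_3$.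

*Proof.* Otherwise every element of $T\cap[t-m^4,t]$ has another element of $T$ at distance at most $\Gamma$ to its left. Starting at $t$ we can make $m^2$ such steps inside $[t-m^4,t]$. This yields $m^2+1>C_3m$ elements of $T$ in an interval of length $m^4\le q^{m/2}$, contradicting Lemma 4. The last claim holds since $t_0-\Gamma\ge m^5-m^4-m^2$. $\square$

**Step 3: the gap propagates.** If $U$ vanishes just to the left of $t$, then in (8) only the term $j=0$ survives and we can follow one digit exactly.

**Lemma 7.** Let $t\in T$, $t\ge t_0$, $[t-\Gamma,t)\cap T=\emptyset$. Put $e=\min\{r:\lambda_r^*U(t)\ne0\}$ and $t^+=qt+e$. Then $U(t^+)=\lambda_e^*U(t)\ne0$, so $t^+\in T$, and $[t^+-\Gamma,t^+)\cap T=\emptyset$.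

*Proof.* We have $U=0$ on $[t-\Gamma,t)$, as these integers are $\ge N_3\ge N_2$ and not in $T$. By (8), $\sum_jP_jU(N-j)=0$ for all $N\in[q(t-\Gamma),qt+e)$: write $N=qn+r$, where either $t-\Gamma\le n<t$, or $n=t$ and $r<e$, and in both cases $\lambda_r^*U(n)=0$. Let $I^-=[q(t-\Gamma)-p,\,qt+e)$. Its elements are $\ge2N_3-p\ge N_2$.

If $p=0$, then $U=0$ on $I^-$. Let $p\ge1$. As $P_0=1$ and $P_p\ne0$, the recurrence can be run forwards and backwards: if $U$ vanishes at $p$ consecutive points of $I^-$, it vanishes on $I^-$. Otherwise every $p$ consecutive points of $I^-$ contain an element of $T$. This gives at least $\lfloor q\Gamma/p\rfloor>C_3m$ elements of $T$ in an interval of length $\le q\Gamma+p+q\le q^{m/2}$, contradicting Lemma 4. So $U=0$ on $I^-\supseteq[t^+-\Gamma,t^+)$. Also $t^+-j\in I^-$ for $1\le j\le p$, so (8) with $n=t$, $r=e$ gives $U(t^+)=\lambda_e^*U(t)$, which is nonzero by the choice of $e$. $\square$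

The choice $\Gamma=m^2$ is made so that $q\Gamma/p$ exceeds the $C_3m$ allowed by Lemma 4, while $\Gamma$ stays far below $q^{m/2}$. Since $t^+\ge t\ge t_0$, Lemma 7 can be iterated from $t_0$. We obtain $t_{j+1}=qt_j+e_j\in T$ ($j\ge0$) with
$$\omega_j=U(t_j)\ne0,\qquad e_j=\min\{r:\lambda_r^*\omega_j\ne0\},\qquad\omega_{j+1}=\lambda_{e_j}^*\omega_j .$$
To see the greedy rule at work, return to $\tilde f=\sum z^{2^j-1}$ with $\lambda_0\tilde f=1$ and $\lambda_1\tilde f=\tilde f$. On the line spanned by the class of $\tilde f$ modulo polynomials, $\lambda_0$ acts as $0$ and $\lambda_1$ as the identity. So the greedy digit is always $1$, and $t\mapsto2t+1$ runs through the numbers $2^j-1$.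

**Step 4: periodicity of the digits.** The vectors $\omega_j$ lie in a vector space over a possibly infinite field, so pigeonhole on the vectors is not available. We apply it to the digit words, and we show that there are few of them.

**Lemma 8.** There are $j_0\ge0$, $\pi\ge1$ with $j_0+\pi\le D_0$ and $e_{j+\pi}=e_j$ for all $j\ge j_0$.

*Proof.* For $0\ne\omega\in\bar{\mathcal S}^*$ let $W(\omega)$ be the infinite word produced by the same greedy rule ($e=\min\{r:\lambda_r^*\omega\ne0\}$, then $\omega\leftarrow\lambda_e^*\omega$) starting from $\omega$. Then $W(\omega_j)$ is the $j$-th shift of $W(\omega_0)=e_0e_1\cdots$. For a word $w=w_0\cdots w_{l-1}$ put $\lambda_w^*=\lambda_{w_{l-1}}^*\cdots\lambda_{w_0}^*$. If $w$ is lexicographically smaller than the length-$l$ prefix of $W(\omega)$, then $\lambda_w^*\omega=0$: at the first differing letter, $w$ uses a letter smaller than the minimal one with nonzero result. If $w$ is that prefix, then $\lambda_w^*\omega\ne0$.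

Hence, for an infinite word $W'$, we have $W(\omega)\ge W'$ if and only if $\lambda_w^*\omega=0$ for all $l$ and all $w$ of length $l$ smaller than the length-$l$ prefix of $W'$. The direction from left to right holds since such a $w$ is also smaller than the prefix of $W(\omega)$. If $W(\omega)<W'$, the condition fails for $w$ a long enough prefix of $W(\omega)$. These conditions are linear in $\omega$, so $\{0\}\cup\{\omega:W(\omega)\ge W'\}$ is a linear subspace. If $W_1<\cdots<W_u$ are values of $W$, the subspaces for $W_1,\dots,W_u$ are strictly decreasing and nonzero. So $u\le\dim\bar{\mathcal S}\le D_0$: the function $W$ takes at most $\dim\bar{\mathcal S}$ values. Thus two of $W(\omega_0),\dots,W(\omega_{\dim\bar{\mathcal S}})$ coincide, say those with indices $j_0$ and $j_0+\pi$. $\square$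

**Step 5: a closed formula.** We solve the recursion along the period. Put $b=q^\pi-1$ and $\beta_0=\sum_{h<\pi}e_{j_0+h}q^{\pi-1-h}\in[0,q^\pi)$. Then $t_{j_0+\pi(i+1)}=q^\pi t_{j_0+\pi i}+\beta_0$ for $i\ge0$, and induction on $i$ gives
$$t_{j_0+\pi i}=\frac{A'q^{\pi i}-\beta_0}{b},\qquad A'=b\,t_{j_0}+\beta_0\in\mathbb Z,\qquad1\le A'\le C_6m^5 .\tag{10}$$
For the bound note that $t_{j+1}+1\le q(t_j+1)$, so $t_{j_0}\le q^{D_0}(t_0+1)$ with $t_0\le qm^5+q$, while $b$ and $\beta_0$ are at most $q^{D_0}$.

## 10. Two points of equal color on the chain: proof of Theorems A and B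

The chain now plays the role of the powers of $2$ in Section 5. The elements $t_{j_0+\pi i}$ with $0\le i\le C_3m$ are distinct and more than $C_3m$ in number, so by pigeonhole there are $0\le i<i'\le C_3m$ such that $t_{j_0+\pi i}$ and $t_{j_0+\pi i'}$ have equal color. By (10),
$$b\,q^{m+D_0}\big(t_{j_0+\pi i'}-t_{j_0+\pi i}\big)=A'\big(q^{g}-q^{h}\big),\qquad g=m+D_0+\pi i',\quad h=m+D_0+\pi i .$$
Multiplying (9) by the integer $b\le q^{D_0}$ gives
$$\|\tau A'(q^g-q^h)\|\le bC_4q^{-m}\le q^{D_0}C_4\,q^{-m}.$$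
Here $0\le h<g\le Cm$ and $1\le A'\le Cm^5$ with a constant $C\ge q^{D_0}C_4$ that does not depend on $m$ (recall $\pi\le D_0$). This holds for all large $m$ and contradicts Lemma 2(b) with $c=\log q$.

The contradiction shows $f\in K(x)$. This proves the first part of Theorem B. With Lemma 1 the rest of Theorem B and Theorem A follow. $\blacksquare$

## 11. Which rational functions occur: proof of Theorem C

Let $\operatorname{char}K=0$. Besides the above we cite the Skolem–Mahler–Lech theorem: in characteristic $0$ the set of indices at which the coefficient of a rational power series is zero is the union of a finite set and finitely many arithmetic progressions.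

A rational $f=N/M\ne0$ is always $q$-Mahler, since $M(z)N(z^q)f(z)-N(z)M(z^q)f(z^q)=0$. The case $f=0$ is trivial. By Theorem A it remains to prove: *a rational $f\ne0$ in $K[[x]]$ is Z-Mahler if and only if all its poles are roots of unity.*

### 11.1. Poles at roots of unity suffice

**Step 1: a linear system.** We look for a Z-Mahler equation by counting unknowns and equations. By partial fractions there are $M,e,n_f$ with $f(n)=\sum_{\zeta^M=1}p_\zeta(n)\zeta^n$ for $n\ge n_f$, where the $p_\zeta$ are polynomials over $\overline K$ and $\deg p_\zeta<e$. Use contexts with $J_0=2$ and let $c$ be their number. Put $D'=M^2e(e+1)/2$, let $d\ge cD'+n_f+2$ and $k\ge d$. Look for $A_i=\sum_{j=0}^{F_k}a_{ij}x^j$, $0\le i\le d$, with $\sum A_i\Phi^if=0$. There are $(d+1)(F_k+1)$ unknowns and, for each $N\ge0$, one linear equation with coefficient vector $([\Phi^if](N-j))_{i,j}$.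

**Step 2: the rank of the system.** We show that the rank is smaller than the number of unknowns. Write $N=\varphi^k(n)+s_0$ with $s_0=\mathrm{off}_k(N)$. Let $n\ge n_f+2$. Gaps are $\ge F_k/2$ by (Z2), so all $N-j$ lie in $[\varphi^k(n-2),\varphi^k(n+1))$. So $N-j=\varphi^k(n+h)+s'$ with $h\in\{-2,-1,0\}$ and $s'=\mathrm{off}_k(N-j)$, where $h,s'$ depend only on $s_0$, $j$ and the context, by (Z5). By (Z3), $[\Phi^if](N-j)$ is $0$ if $s'\notin\operatorname{im}\varphi^i$, and otherwise equals
$$f\big(\varphi^{k-i}(n+h)+\varphi^{-i}(s')\big)=f\big(\varphi^{k-i}(n)+s''\big),$$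
with $s''$ depending only on $s_0,i,j$ and the context. The argument is $\ge\varphi^{k-i}(n-2)\ge n-2\ge n_f$. Since $\varphi^l(n)=u_l\varphi(n)+u_{l-1}n$, for given $s_0$ and context this is a linear combination, with coefficients independent of $n$, of the $D'$ functions
$$n^u\varphi(n)^w\xi_1^n\xi_2^{\varphi(n)},\qquad u+w<e,\quad\xi_1^M=\xi_2^M=1 .$$
So the equations with given $s_0$ and context have rank at most $D'$, and all equations with $n\ge n_f+2$ have rank at most $F_kcD'$. The remaining $N$ satisfy $N<\varphi^k(n_f+2)\le(n_f+2)F_k$. The total rank is at most $F_k(cD'+n_f+2)\le F_kd<(d+1)(F_k+1)$. The rank is the same over $K$ and over $\overline K$. The system is over $K$, so it has a nonzero solution over $K$, and $f$ is Z-Mahler.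

### 11.2. Poles at roots of unity are necessary

Let $\sum_{i\le d}A_i\Phi^if=0$ with $d\ge1$ and $A_i=\sum_{j\le B}a_{ij}x^j$ not all zero. For $n\ge n_f$ write $f(n)=\sum_\alpha p_\alpha(n)\alpha^n$, a finite sum with $\alpha\in\overline K^*$ and $p_\alpha\ne0$. The poles are the $1/\alpha$. Suppose some $\alpha$ is not a root of unity. Fix it, and put $f_\alpha=\sum_{n\ge0}p_\alpha(n)\alpha^nx^n$. The plan is to show that the equation holds, up to polynomials, for $f_\alpha$ alone and for each term $A_i\Phi^i$ alone.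

**Step 1: the equation becomes an identity on a strip of lattice points.** Write $N=\varphi^d(n)+s_0$, $s_0=\mathrm{off}_d(N)$, and use contexts with $J_0\ge1$ so large that $[N-B,N]\subset[\varphi^d(n-J_0),\varphi^d(n+1))$ for $n\ge J_0$ (gaps are at least $1$, so $J_0\ge B$ is enough). By (Z1), $\varphi(n+j)-\varphi(n)$ is the integer in the open unit interval $(\tau j-y_n-\tau^{-2},\,\tau j-y_n+\tau^{-1})$. So the context is constant for $y_n$ in each of finitely many open intervals $I\subset(-\tau^{-2},\tau^{-1})$. These contain all $y_n$ except those in a finite set, hence all but finitely many $n$ are covered, because $n\mapsto y_n=\varphi(n)-\tau n$ is injective. As $\varphi(n)$ is the only integer in $(\tau n-\tau^{-2},\tau n+\tau^{-1})$, the points $(n,\varphi(n))$ with $y_n\in I$ are exactly the $(x,y)\in\mathbb Z^2$ with $x\ge0$ and $y-\tau x\in I$.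

Fix $I$ and $s_0$ with $0\le s_0<\varphi^d(n+1)-\varphi^d(n)$, a condition depending only on $I$. For large $n$ with $y_n\in I$, (Z3) shows that the coefficient of $x^N$ in $\sum A_i\Phi^if$ is $E(n,\varphi(n))$ with
$$E(x,y)=\sum_i\sum_{\alpha'}\Big(\sum_ja_{ij}\,p_{\alpha'}(u_{d-i}y+u_{d-i-1}x+s'_{ij})\,\alpha'^{\,s'_{ij}}\Big)\chi_{\alpha',d-i}(x,y),\qquad\chi_{\alpha',l}(x,y)=\alpha'^{\,u_ly+u_{l-1}x}.\tag{11}$$
Here, for each $i$, $j$ runs over the indices for which $N-j\in\operatorname{im}\varphi^i$. This set of indices and the integers $s'_{ij}=\varphi^{-i}(N-j)-\varphi^{d-i}(n)$ depend only on $s_0,I$ (and $i,j$). So $E(n,\varphi(n))=0$ for all large $n$ with $y_n\in I$.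

**Step 2: $E$ vanishes on all of $\mathbb Z^2$.** This removes the restriction to the strip. $E$ is a finite sum of polynomials times characters $\chi:\mathbb Z^2\to\overline K^*$. Let $g$ bound the total degrees and let $R=(g+1)\cdot\#\{\chi\}$. For $\mathbf e\in\mathbb Z^2$ the sequence $E(\mathbf p+w\mathbf e)$, $w\in\mathbb Z$, satisfies the linear recurrence with characteristic polynomial $\prod_\chi(X-\chi(\mathbf e))^{g+1}$. It has order $R$, nonzero constant term, and does not depend on $\mathbf p$. So the sequence vanishes if it vanishes at $R$ consecutive $w$.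

Let $\mathbf e_1=(u_h,u_{h+1})$ and $\mathbf e_2=(u_{h+1},u_{h+2})$ with $h\ge1$. This is a basis of $\mathbb Z^2$, because $u_hu_{h+2}-u_{h+1}^2=\pm1$. The form $y-\tau x$ takes the values $\sigma^h,\sigma^{h+1}$ on them. Choose $h$ with $R(|\sigma|^h+|\sigma|^{h+1})<|I|/4$ and, by density of $\tau\mathbb N$ modulo $1$, a lattice point $\mathbf p=(x,y)$ with $x$ as large as we like and $y-\tau x$ within $|I|/4$ of the midpoint of $I$. All $\mathbf p+w\mathbf e_1+w'\mathbf e_2$ with $0\le w,w'<R$ lie in the strip $y-\tau x\in I$ and have large first coordinate, so $E$ vanishes there. By the recurrences in $w$ and then in $w'$, $E$ vanishes on $\mathbb Z^2$.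

**Step 3: the characters of our $\alpha$ are separate from all others.** We show: if $\chi_{\alpha,l}=\chi_{\alpha',l'}$ with $l,l'\ge0$, then $l=l'$ and $\alpha=\alpha'$. Evaluating at $(0,1)$ and $(1,0)$ gives $\alpha^{u_l}=\alpha'^{u_{l'}}$ and $\alpha^{u_{l-1}}=\alpha'^{u_{l'-1}}$. So $\alpha^{u_{l-1}u_{l'}}=\alpha'^{u_{l'-1}u_{l'}}=\alpha^{u_lu_{l'-1}}$, and since $\alpha$ is not a root of unity, $u_{l-1}u_{l'}=u_lu_{l'-1}$. The primitive nonnegative vectors $(u_{l-1},u_l)$ and $(u_{l'-1},u_{l'})$ are therefore equal, and $l=l'$, as the vectors $(1,0),(0,1),(1,1),(1,2),\dots$ are distinct. Then $\alpha/\alpha'$ has $u_l$-th and $u_{l-1}$-th powers $1$, and $\gcd(u_l,u_{l-1})=1$, so $\alpha=\alpha'$.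

**Step 4: independence of characters with polynomial coefficients.** This lets us read off single terms of $E$. We show: if $\sum_\chi h_\chi=0$ on $\mathbb Z^2$ with distinct characters $\chi$ and $h_\chi=(\text{polynomial})\cdot\chi$, then all $h_\chi=0$. Suppose not, and take a counterexample with the fewest nonzero terms. It has at least two, say for $\chi\ne\chi'$. Choose $\mathbf v$ with $\chi(\mathbf v)\ne\chi'(\mathbf v)$ and let $\mathcal T$ be translation by $\mathbf v$. On $(\text{polynomials})\cdot\psi$ the operator $\mathcal T-\psi(\mathbf v)$ lowers the degree. So a high power of $\mathcal T-\chi(\mathbf v)$ kills $h_\chi$ and maps each $h_\psi$ to a function of the same type. It is injective on $(\text{polynomials})\cdot\chi'$, since there $\mathcal T-\chi(\mathbf v)$ is the nonzero scalar $\chi'(\mathbf v)-\chi(\mathbf v)$ plus a locally nilpotent operator. This gives a counterexample with fewer terms, a contradiction. Finally, in characteristic $0$ a polynomial vanishing on $\mathbb Z^2$ is zero.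

**Step 5: each term alone.** By Steps 2–4, for our fixed $\alpha$ and each $i$ the polynomial coefficient of $\chi_{\alpha,d-i}$ in (11) vanishes. Evaluated at $(n,\varphi(n))$ and multiplied by $\chi_{\alpha,d-i}(n,\varphi(n))$, this says that the coefficient of $x^N$ in $A_i\Phi^i(f_\alpha)$ is $0$. As there are finitely many pairs $(s_0,I)$, this holds for all large $N$. So $A_i\Phi^i(f_\alpha)\in\overline K[x]$ for each $i$.

**Step 6: an irrational density.** We rule out $A_i\ne0$ for $i\ge1$. In that case $\Phi^i(f_\alpha)$ would be rational, and by Skolem–Mahler–Lech its support would have rational density. But its support differs by a finite set from $\operatorname{im}\varphi^i$, because $p_\alpha$ has finitely many zeros in $\mathbb N$. The set $\operatorname{im}\varphi^i$ has density $\tau^{-i}\notin\mathbb Q$, since $\varphi^i(n)=\tau^in+O(1)$ by (Z2). So $A_i=0$ for all $i\ge1$. Then $A_0f=0$ with $A_0\ne0$, so $f=0$, a contradiction. Hence every $\alpha$, and with it every pole $1/\alpha$ of $f$, is a root of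 unity. $\blacksquare$
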